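# A homogeneous indecomposable continuum that contains circles

## 1. Solenoids are homogeneous, indecomposable and unicoherent

A **continuum** is a compact connected metrizable space; a subcontinuum of $X$ is a subset that is a continuum (one-point sets are allowed, the empty set is not).

**Definition.** A continuum $X$ is *indecomposable* if it is not the union of two proper subcontinua. It is *homogeneous* if for all $x,y\in X$ some homeomorphism of $X$ onto itself maps $x$ to $y$. It is *unicoherent*, in the sense used in these notes, if for all subcontinua $A,B\subseteq X$ the set $A\cap B$ is empty or connected.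

There is no condition on $A\cup B$ in the last definition; the usual name of this property is hereditary unicoherence.

Two small examples. The arc $[0,1]$ is unicoherent, because its subcontinua are points and closed intervals. It is not homogeneous, because removing an endpoint leaves it connected and removing an interior point does not. The circle is homogeneous by rotations. It is not unicoherent, because it is the union of two arcs that meet in exactly two points; the same two arcs show that it is decomposable.

We shall use inverse limits all the time. Let $Y_0\xleftarrow{\,q_0\,}Y_1\xleftarrow{\,q_1\,}\cdots$ be continua and continuous surjections, let $p_{ij}=q_i\cdots q_{j-1}:Y_j\to Y_i$ ($p_{ii}=\mathrm{id}$), and let $X=\varprojlim(Y_i,q_i)$ be the space of sequences $(y_i)$ with $q_i(y_{i+1})=y_i$, with projections $p_i:X\to Y_i$. The textbook facts are these.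

* (L1) $X$ is a continuum and every $p_i$ is surjective.
* (L2) For any $i_0$, the sets $p_i^{-1}(V)$ with $i\ge i_0$ and $V\subset Y_i$ open form a base of $X$. Consequently, if $L\subset X$ is closed and $L\ne X$, then $p_i(L)\neq Y_i$ for all large $i$. If $L$ has nonempty interior, then for all large $i$ there is a nonempty open $V\subset Y_i$ with $p_i^{-1}(V)\subset L$.
* (L3) A family of continuous maps $\phi_r:T\to Y_r$ with $p_{rr'}\phi_{r'}=\phi_r$, given for $r$ in a cofinal set of indices, defines a unique continuous $\phi:T\to X$ with $p_r\phi=\phi_r$.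
* (L4) If all $Y_i$ have dimension $\le 1$, then $\dim X\le1$.

The dyadic solenoid is $\Sigma=\varprojlim(S^1,\ z\mapsto z^2)$.

**Proposition 1.1.** The solenoid $\Sigma$ is homogeneous, indecomposable and unicoherent.

*Proof.*

**Homogeneity.** $\Sigma$ is a closed subgroup of a product of circle groups, so its translations are homeomorphisms, and they act transitively.

**Proper subcontinua are points or arcs.** Let $K$ be a proper subcontinuum. By (L2) there is $n$ with $p_n(K)\ne S^1$, so $p_n(K)$ is a point or an arc. The preimage of an arc (a point) under $z\mapsto z^2$ consists of two disjoint arcs (points), each mapped injectively. As $p_{n+1}(K)$ is connected, it lies in one of the two. So squaring is injective on $p_{n+1}(K)$, and $p_{n+1}(K)$ is again a point or an arc. By induction the same holds at every level $m\ge n$. So two points of $K$ with the same $n$th coordinate are equal, and $p_n$ maps $K$ homeomorphically onto a point or an arc.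

**Indecomposability.** With $K$ and $n$ as above, suppose that $K$ has nonempty interior. Then $K\supset p_m^{-1}(V)$ for some $m\ge n$ and some nonempty open $V$. Let $v\in V$. The fiber $p_m^{-1}(v)$ contains at least two points, one over each square root of $v$, and they have the same $n$th coordinate. This contradicts the injectivity of $p_n$ on $K$. So proper subcontinua are closed and nowhere dense, and $\Sigma$ is not the union of two of them.

**Unicoherence.** Let $A,B$ be subcontinua with $A\cap B\ne\emptyset$. If one of them is $\Sigma$, then $A\cap B$ is the other one. Otherwise $A\cup B$ is a continuum, and it is proper by indecomposability. So it is a point or an arc, and subcontinua of an arc meet in a connected set. $\square$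

The last step shows more: *in an indecomposable continuum $X$, any failure of unicoherence lives inside a proper subcontinuum.* Indeed, if $A\cap B$ is nonempty and disconnected, then $A,B$ are proper, and so is $A\cup B$.

What changes in general? In $\Sigma$ the proper subcontinua are arcs, and that is a fact about $\Sigma$. Other examples of indecomposable homogeneous continua are the pseudoarc and solenoids of pseudoarcs (a solenoid with each point blown up into a pseudoarc), and these are unicoherent too. So we ask: *is every indecomposable homogeneous continuum unicoherent?* The answer is no.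

**Theorem A.** There is a one-dimensional, homogeneous, indecomposable continuum $X$ which contains a Menger universal curve, hence a simple closed curve. In particular $X$ is not (hereditarily) unicoherent.

A stronger statement about the same $X$, Theorem B, is in Section 12.

## 2. Replacing the double covering by a fold

The squaring map does two things in Proposition 1.1. It splits the preimage of a proper arc into two pieces, and this gives indecomposability. It also destroys the circle: squaring has no continuous section $s$, since $s(z)^2=z$ would give $2\deg s=1$. We want bonding maps that still split, but have sections, so that circles survive.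

**Definition.** Let $\Gamma$ be a continuum and $A\subset\Gamma$ closed and nonempty. The *double* is
$$D(\Gamma,A)=\Gamma\times\{0,1\}/\big((a,0)\sim(a,1),\ a\in A\big),$$
with points $[z,j]$; we write $[a]$ for $[a,0]=[a,1]$ if $a\in A$. The *fold map* is $d_{\Gamma,A}[z,j]=z$, the *sections* are $s_j(z)=[z,j]$, and the *swap* is $\tau[z,j]=[z,1-j]$.

For example $D([0,1],\{0\})$ is the arc $[-1,1]$ with fold map $t\mapsto|t|$, and $D([0,1],\{0,1\})$ is a circle. If $\rho$ is a metric on $\Gamma$, the map $[z,j]\mapsto(z,(-1)^j\rho(z,A))$ is well defined, continuous and injective, so $D(\Gamma,A)$ is homeomorphic to $\{(z,t):|t|=\rho(z,A)\}\subset\Gamma\times\mathbb R$. In particular $D(\Gamma,A)$ is compact and metrizable. The following are immediate: $d_{\Gamma,A}s_j=\mathrm{id}$, so $s_j$ is an embedding; $\tau$ is a homeomorphism with $d_{\Gamma,A}\tau=d_{\Gamma,A}$; if $V\subset\Gamma\setminus A$ is open in $\Gamma$, then $s_j(V)$ is open in $D(\Gamma,A)$. A homeomorphism $h:\Gamma\to\Gamma_1$ induces a homeomorphism $D(h):D(\Gamma,A)\to D(\Gamma_1,h(A))$, $[z,j]\mapsto[h(z),j]$, and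
$$d_{\Gamma_1,h(A)}\,D(h)=h\,d_{\Gamma,A}.\tag{2.1}$$

Folds split: if $Y\subset\Gamma$ is closed and $Y\cap A=\emptyset$, then $d_{\Gamma,A}^{-1}(Y)$ is the union of the *disjoint* closed sets $s_0(Y)$ and $s_1(Y)$. This gives indecomposability.

**Lemma 2.1 (splitting).** Let $X=\varprojlim(\Gamma_i,q_i)$ with $\Gamma_i$ continua and $q_i$ surjective. Suppose that for every $i$ and every nonempty open $W\subsetneq\Gamma_i$ there are a nonempty closed set $B\subset W$ and a continuous surjection $\pi:X\to D(\Gamma_i,B)$ with $d_{\Gamma_i,B}\,\pi=p_i$. Then every proper subcontinuum of $X$ has empty interior, and $X$ is indecomposable.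

*Proof.* Let $L$ be a proper subcontinuum with nonempty interior. By (L2) there is $i$ with $p_i(L)\ne\Gamma_i$ for which some nonempty open $V\subset\Gamma_i$ satisfies $p_i^{-1}(V)\subset L$. Put $W=\Gamma_i\setminus p_i(L)$, a nonempty open set different from $\Gamma_i$. Since $p_i$ is surjective, $V\subset p_i(L)=\Gamma_i\setminus W$. Take $B\subset W$ and $\pi$ as in the hypothesis, and write $d=d_{\Gamma_i,B}$. Then
$$\pi(L)\subset d^{-1}(\Gamma_i\setminus W)=s_0(\Gamma_i\setminus W)\cup s_1(\Gamma_i\setminus W),$$
and the two closed sets on the right are disjoint because $B\subset W$. As $\pi(L)$ is connected, it lies in one of them. But, since $\pi$ is onto,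
$$\pi(L)\supset\pi(p_i^{-1}(V))=\pi\big(\pi^{-1}(d^{-1}(V))\big)=d^{-1}(V)=s_0(V)\cup s_1(V),$$
which meets both. This is a contradiction. If $X=K\cup L$ with $K,L$ proper subcontinua, then $K$ contains the nonempty open set $X\setminus L$, which we have just excluded. $\square$

Homogeneity is the difficulty. The first choice of gluing set is a single point. The double of a circle at a point is a figure eight, with one exceptional point. Starting from a better space does not help. Let $\Gamma$ be any continuum with more than one point and with no cut points. Then $[a]$ is a cut point of $D(\Gamma,\{a\})$, because its complement is the union of the disjoint nonempty open sets $s_0(\Gamma\setminus\{a\})$ and $s_1(\Gamma\setminus\{a\})$. A point $[z,j]$ with $z\ne a$ is not a cut point, because $s_j(\Gamma\setminus\{z\})$ is connected and meets the connected set $s_{1-j}(\Gamma)$ in $[a]$. So $D(\Gamma,\{a\})$ is not homogeneous. We need a gluing set that leaves no trace in the topology of the double. We shall take Menger curves for $\Gamma$ and Cantor sets for $A$.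

## 3. The Menger curve

$M$ denotes the Menger curve. In the standard model it is the set of points of $[0,1]^3$ whose coordinates have ternary expansions such that at no position two or more of the three digits equal $1$. "A Menger curve" means any space homeomorphic to $M$. A *local cut point* of $\Gamma$ is a point $x$ such that $U\setminus\{x\}$ is disconnected for some connected open $U\subset\Gamma$.

**Definition.** A closed set $A\subset\Gamma$ is *non-locally-separating* (n.l.s.) if $U\setminus A$ is connected for every connected open $U\subset\Gamma$.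

For instance, a point of a Menger curve is n.l.s., by (F1) below. A Cantor set in $M$ need not be. The number $1/2$ has the single ternary expansion $0.111\ldots$, so $M\cap\{x=\tfrac12\}=\{\tfrac12\}\times T\times T$ with $T$ the ternary Cantor set. This is a Cantor set, and it separates $M$ into the parts $x<\frac12$ and $x>\frac12$.

We cite the following theorems.

* **(F1)** (R. D. Anderson, Ann. of Math. 67 (1958) 313–324; 68 (1958) 1–16) A locally connected one-dimensional continuum is a Menger curve if and only if it has no local cut points and no nonempty open subset of it embeds in the plane. $M$ is homogeneous.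
* **(F1′)** (Menger; Anderson) Every compact metrizable space of dimension $\le1$ embeds in $M$. (Used only in Section 12.)
* **(F2)** (J. C. Mayer, L. G. Oversteegen, E. D. Tymchatyn, *The Menger curve. Characterization and extension of homeomorphisms of non-locally-separating closed subsets*, Dissertationes Math. 252 (1986)) Homeomorphisms between closed n.l.s. subsets of $M$ extend to homeomorphisms of $M$ onto itself. We use this only for Cantor sets.
* **(F3)** (E. G. Effros, Ann. of Math. 81 (1965) 38–55) If a Polish group $G$ acts continuously and transitively on a Polish space $Y$, then for each $y\in Y$ the map $g\mapsto gy$ is open.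

A toy case of (F3): the rotations act on the circle, and an open arc of rotations moves a point over an open arc.

Every Menger curve $\Gamma$ carries a fixed metric $\rho_\Gamma$, and for maps $u,v$ into $\Gamma$ we put $\rho_\Gamma(u,v)=\sup\rho_\Gamma(u(\cdot),v(\cdot))$. The group $\mathrm{Homeo}(\Gamma)$ with uniform convergence is Polish, and $\rho_\Gamma(h^{-1},\mathrm{id})=\rho_\Gamma(h,\mathrm{id})$.

Elementary facts about a Menger curve $\Gamma$. It has no isolated points. Components of open sets are open, and connected open sets are arcwise connected (local connectedness). Closed zero-dimensional sets are nowhere dense, since every nonempty open set contains a nondegenerate connected set. Arcs are nowhere dense, since nonempty open sets are not planar.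

**(3.1)** *For every $\eta>0$ there is $\delta>0$ such that $\rho_\Gamma(a,b)<\delta$ implies that there is a homeomorphism $\theta$ of $\Gamma$ with $\theta(a)=b$ and $\rho_\Gamma(\theta,\mathrm{id})<\eta$.*

*Proof.* $\mathrm{Homeo}(\Gamma)$ acts continuously and, by (F1), transitively on $\Gamma$. Let $O=\{\theta:\rho_\Gamma(\theta,\mathrm{id})<\eta/2\}$. By (F3) the sets $Oc=\{\theta(c):\theta\in O\}$ are open, and $c\in Oc$. Let $\delta$ be a Lebesgue number of the cover $\{Oc\}_{c\in\Gamma}$: two points at distance less than $\delta$ lie in a common $Oc$. If $a=\theta_1(c)$ and $b=\theta_2(c)$ with $\theta_1,\theta_2\in O$, put $\theta=\theta_2\theta_1^{-1}$. Then $\theta(a)=b$ and $\rho_\Gamma(\theta,\mathrm{id})=\rho_\Gamma(\theta_2,\theta_1)<\eta$. $\square$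

## 4. Doubling a Menger curve along a Cantor set gives a Menger curve

The next lemma says when removing a set $N$ does not disconnect an open subset of a double. We use it twice: with $N$ a point, and with $N$ a Cantor set.

**Lemma 4.1 (gluing).** Let $\Gamma$ be a Menger curve, $A\subset\Gamma$ a Cantor set, $D=D(\Gamma,A)$, $U\subset D$ connected and open, $N\subset D$, and $U_j=s_j^{-1}(U)$. Assume

(i) for each $j$ and each component $W$ of $U_j$, the set $s_j(W)\setminus N$ is connected and nonempty;

(ii) if $z\in A$, $[z]\in U$, and $W_j$ is the component of $U_j$ containing $z$ ($j=0,1$), then there is $a\in A\cap W_0\cap W_1$ with $[a]\notin N$.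

Then $U\setminus N$ is connected.

*Proof.* Suppose $U\setminus N=P\sqcup Q$ with $P,Q$ nonempty, disjoint and relatively open. The plan is to extend this separation to all of $U$.

**Types.** By (i) each $s_j(W)\setminus N$ lies in exactly one of $P,Q$; say that $W$ has type $P$ or type $Q$. Let $P^*$ (resp. $Q^*$) be the union of all $s_j(W)$ of type $P$ (resp. $Q$). Every point of $U$ lies in some $s_j(W)$, so $P^*\cup Q^*=U$. A point of $P$ lies in some $s_j(W)\setminus N$, which then has type $P$. So $P\subset P^*$ and likewise $Q\subset Q^*$; both are nonempty.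

**$P^*\cap Q^*=\emptyset$.** A point $[z,j]\in U$ with $z\notin A$ lies in exactly one of the sets $s_j(W)$. If $z\in A$, then $[z]$ lies in exactly two of them, $s_0(W_0)$ and $s_1(W_1)$ with $W_j$ as in (ii). The point $[a]$ of (ii) lies in both $s_0(W_0)\setminus N$ and $s_1(W_1)\setminus N$, so $W_0$ and $W_1$ have the same type.

**Both sets are open.** The components $W$ are open in $\Gamma$. If $[z,j]\in s_j(W)$ with $z\notin A$, then $s_j(W\setminus A)$ is an open neighborhood of $[z,j]$ inside $s_j(W)$. If $z\in A$, then $s_0(W_0\cap W_1)\cup s_1(W_0\cap W_1)$ is open, because its preimage in $\Gamma\times\{0,1\}$ is $(W_0\cap W_1)\times\{0,1\}$. It contains $[z]$ and lies in $s_0(W_0)\cup s_1(W_1)$, where the two sets have the same type.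

So $P^*,Q^*$ separate the connected set $U$, a contradiction. $\square$

**Lemma 4.2.** If $\Gamma$ is a Menger curve and $A\subset\Gamma$ a Cantor set, then $D=D(\Gamma,A)$ is a Menger curve.

*Proof.* We check the hypotheses of (F1).

**Basic properties.** $D$ is a continuum, since it is compact metrizable and its two copies of $\Gamma$ are connected and meet. It is locally connected, as a quotient of a locally connected space. It has dimension $1$, as a union of two closed one-dimensional sets.

**No local cut points.** Let $U$ be connected and open, $x\in D$, $N=\{x\}$. Condition (i) of Lemma 4.1: $W$ is connected, open and infinite, and $s_j(W)\setminus\{x\}$ is the image under $s_j$ of $W$ or of $W$ minus one point. It is connected since $\Gamma$ has no local cut points. Condition (ii): $A\cap W_0\cap W_1$ is open in $A$ and contains $z$. As $A$ is perfect, this set is infinite, so it contains $a$ with $[a]\neq x$. Hence $U\setminus\{x\}$ is connected. (This is where a single point as gluing set failed.)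

**No planar open sets.** Let $O\subset D$ be open and nonempty. For some $j$ the open set $s_j^{-1}(O)$ is nonempty, and so is $V=s_j^{-1}(O)\setminus A$, since $A$ is nowhere dense. $V$ does not embed in the plane, so neither does $O\supset s_j(V)$. $\square$

## 5. Tame Cantor sets: abundance, and small moves

Call a Cantor set $A\subset\Gamma$ *tame* if it is n.l.s.; the slice $M\cap\{x=\frac12\}$ of Section 3 is not tame. Tameness is preserved by homeomorphisms. A finite union of disjoint tame Cantor sets is tame: $U\setminus(A\cup B)=(U\setminus A)\setminus B$, and $U\setminus A$ is connected and open. We need three things: tame Cantor sets exist everywhere, two of them that are close differ by a small homeomorphism, and they can be pushed off thin sets.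

Fix for $\Gamma$ a countable base $\mathcal B$ of nonempty connected open sets and a countable dense set $Q$.

**(5.1)** *A Cantor set $A\subset\Gamma$ is tame if for all $U\in\mathcal B$ and all $q,q'\in(Q\cap U)\setminus A$ there is an arc (possibly degenerate) from $q$ to $q'$ in $U\setminus A$.*

*Proof.* Let $U\in\mathcal B$. The components of the open set $U\setminus A$ are open, so each contains a point of $Q$, and by hypothesis there is only one component. So $U\setminus A$ is connected; it is nonempty since $A$ is nowhere dense. Now let $U$ be any connected open set, and suppose $U\setminus A=P\sqcup P'$ is a separation. For each $V\in\mathcal B$ with $V\subset U$, the set $V\setminus A$ is connected and nonempty, so it lies in $P$ or in $P'$. If two such sets $V,V'$ intersect, then $(V\cap V')\setminus A\neq\emptyset$, so they are of the same kind. Hence the unions of the $V$'s of each kind split $U$ into two disjoint nonempty open sets, a contradiction. $\square$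

**Lemma 5.1.** Every nonempty open $V\subset\Gamma$ contains a tame Cantor set.

*Proof.* For $U\in\mathcal B$ and $q,q'\in Q\cap U$ choose an arc in $U$ from $q$ to $q'$ (degenerate if $q=q'$). Let $\mathcal J$ be the union of these countably many closed nowhere dense sets. By the Baire theorem $V'\setminus\mathcal J\ne\emptyset$ for every nonempty open $V'\subset V$, also after removing one more point, since points are nowhere dense. So $V\setminus\mathcal J$ is a nonempty $G_\delta$ set without isolated points, and it contains a Cantor set. This Cantor set misses $\mathcal J$, hence is tame by (5.1). $\square$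

Fix a Cantor set $C$ with metric $d_C$. Let $\mathcal T(\Gamma)\subset C(C,\Gamma)$ be the space of embeddings $e:C\to\Gamma$ with tame image, with the sup metric. It is nonempty by Lemma 5.1.

**Lemma 5.2.** $\mathcal T(\Gamma)$ is Polish, and $\mathrm{Homeo}(\Gamma)$ acts continuously and transitively on it by composition. Hence for $e\in\mathcal T(\Gamma)$ and $\eta>0$ there is $\delta>0$ such that every $e'\in\mathcal T(\Gamma)$ with $\rho_\Gamma(e,e')<\delta$ equals $he$ for some homeomorphism $h$ of $\Gamma$ with $\rho_\Gamma(h,\mathrm{id})<\eta$.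

*Proof.*

**Embeddings form a $G_\delta$.** A map $e$ is an embedding iff for every $n\ge1$ we have $e(x)\ne e(y)$ whenever $d_C(x,y)\ge1/n$. For fixed $n$ this is an open condition, by compactness.

**Tameness is $G_\delta$.** An embedding $e$ is in $\mathcal T(\Gamma)$ iff for all $U\in\mathcal B$ and $q,q'\in Q\cap U$ one of the following holds: $q\in e(C)$; $q'\in e(C)$; some arc, possibly degenerate, from $q$ to $q'$ in $U$ misses $e(C)$. "If" is (5.1). "Only if" holds because for $A=e(C)$ tame, $U\setminus A$ is a connected open set, hence arcwise connected. The first two conditions are closed in $e$ by compactness of $C$. The third is a union over arcs of open conditions. Closed and open sets of a metric space are $G_\delta$, and finite unions of $G_\delta$ sets are $G_\delta$. So $\mathcal T(\Gamma)$ is a countable intersection of $G_\delta$ sets in the Polish space $C(C,\Gamma)$, hence Polish.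

**The action.** It is continuous because $\rho_\Gamma(he,h'e')\le\rho_\Gamma(he,he')+\rho_\Gamma(h,h')$ and $h$ is uniformly continuous. It is transitive by (F2) applied to $e'e^{-1}:e(C)\to e'(C)$.

**Small moves.** By (F3) the set $\{he:\rho_\Gamma(h,\mathrm{id})<\eta\}$ is open in $\mathcal T(\Gamma)$. It contains $e$, so it contains a $\delta$-ball about $e$. $\square$

**Lemma 5.3.** Let $e\in\mathcal T(\Gamma)$, $Z\subset\Gamma$ closed and nowhere dense, $\varepsilon>0$. There is $e'\in\mathcal T(\Gamma)$ with $\rho_\Gamma(e,e')<\varepsilon$ and $e'(C)\cap Z=\emptyset$.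

*Proof.* Partition $C$ into nonempty clopen sets $C_1,\dots,C_r$ with $\operatorname{diam}e(C_s)<\varepsilon/2$ and pick $c_s\in C_s$. By Lemma 5.1 choose successively tame Cantor sets $A_s$ in the open $\varepsilon/2$-ball about $e(c_s)$ minus the closed nowhere dense set $Z\cup A_1\cup\dots\cup A_{s-1}$. Let $e'$ map $C_s$ homeomorphically onto $A_s$. Then $e'$ is an embedding, its image is a finite union of disjoint tame Cantor sets, and for $x\in C_s$ the points $e(x)$ and $e'(x)$ are both within less than $\varepsilon/2$ of $e(c_s)$. $\square$

## 6. Folds, morphisms, and pulling a Cantor set back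

**Definition.** A *fold along* a tame Cantor set $A\subset\Gamma$ is a map $d=d_{\Gamma,A}\varphi:\Gamma'\to\Gamma$ with $\varphi:\Gamma'\to D(\Gamma,A)$ a homeomorphism. A *morphism* is a map between Menger curves that is a homeomorphism or a finite composition of folds.

Folds are surjective. If $h$ is a homeomorphism of Menger curves, then $dh$ (when defined) is a fold along $A$, and $hd$ is a fold along $h(A)$ by (2.1). So morphisms are surjective and closed under composition.

**Definition.** A *factorization* $\mathsf F$ of a morphism $f:\Gamma'\to\Gamma$ is an expression $f=d_1\cdots d_n$ ($n\ge1$) with $d_l:\Delta_l\to\Delta_{l-1}$ a fold along $A_l\subset\Delta_{l-1}$, $\Delta_0=\Gamma$, $\Delta_n=\Gamma'$, or, if $f$ is a homeomorphism, the empty factorization. Put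
$$Z(\mathsf F)=\bigcup_{l=1}^n d_1\cdots d_{l-1}(A_l)\subset\Gamma,\qquad Z(\text{empty factorization})=\emptyset.$$

For $n=2$ this is $A_1\cup d_1(A_2)$. In general $Z(\mathsf F)$ consists of the points with fewer than $2^n$ preimages: going up one fold at a time, the number of preimages doubles unless one of the points reached lies in the gluing set.

**(6.1)** *$Z(\mathsf F)$ is closed and nowhere dense.* It suffices that a fold maps closed nowhere dense sets to closed nowhere dense sets, and we may take $d=d_{\Gamma,A}$, replacing $N$ by $\varphi(N)$. For $N\subset D(\Gamma,A)$ closed and nowhere dense, $d(N)=s_0^{-1}(N)\cup s_1^{-1}(N)$ is closed. If $s_j^{-1}(N)$ contained a nonempty open $V$, then $N$ would contain the nonempty open set $s_j(V\setminus A)$. So $d(N)$ is a union of two closed nowhere dense sets.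

Given a morphism $f:\Gamma'\to\Gamma$ and a tame $B\subset\Gamma$, we want to double $\Gamma$ along $B$ and $\Gamma'$ along $f^{-1}(B)$, and to lift $f$ to the doubles. A toy picture with arcs: fold $[-1,1]$ onto $[0,1]$ by $t\mapsto|t|$, which is the fold along $A=\{0\}$, and take $B=\{1\}$. Doubling $[0,1]$ along $B$ gives the arc $[0,2]$. Doubling $[-1,1]$ along $\{-1,1\}$ gives a circle. The lifted map folds this circle onto the arc along the two endpoints of the arc. So the lift is again a fold, because the two doublings commute.

Some condition on $B$ is needed. If $f=d_{\Gamma,A}$ and $B=A$, then $f^{-1}(A)$ separates $D(\Gamma,A)$ into $s_0(\Gamma\setminus A)$ and $s_1(\Gamma\setminus A)$, so it is not tame even though $A$ is.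

**Lemma 6.1 (pull-back).** Let $f:\Gamma'\to\Gamma$ be a morphism with factorization $\mathsf F$, and $B\subset\Gamma$ a tame Cantor set with $B\cap Z(\mathsf F)=\emptyset$. Then $f^{-1}(B)$ is a tame Cantor set, and
$$\hat f:D(\Gamma',f^{-1}(B))\to D(\Gamma,B),\qquad \hat f[z,j]=[f(z),j],$$
is a morphism with $d_{\Gamma,B}\hat f=f\,d_{\Gamma',f^{-1}(B)}$.

*Proof.* The map $\hat f$ is well defined and continuous, and the identity is immediate. If $f$ is a homeomorphism, then $f^{-1}(B)$ is tame and $\hat f=D(f)$ is a homeomorphism.

**Step 1: one standard fold; the preimage is tame.** Let $f=d_{\Gamma,A}$, $\Gamma'=D(\Gamma,A)$, so $A\cap B=\emptyset$. Then $B'=f^{-1}(B)=s_0(B)\sqcup s_1(B)$ is a Cantor set. We apply Lemma 4.1 with $N=B'$ and any connected open $U$. For (i), $s_j(W)\setminus B'=s_j(W\setminus B)$ is connected, since $B$ is tame, and nonempty, since $B$ is nowhere dense. For (ii) take $a=z$: as $z\in A$, we have $z\notin B$, so $[z]\notin B'$. So $B'$ is tame. Exchanging the roles of $A$ and $B$, the set $A''=d_{\Gamma,B}^{-1}(A)$ is a tame Cantor set in $D(\Gamma,B)$.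

**Step 2: one standard fold; the lift is a fold.** Consider the continuous surjections $(z,i,j)\mapsto[[z,i],j]$ onto $D(D(\Gamma,A),B')$ and $(z,i,j)\mapsto[[z,j],i]$ onto $D(D(\Gamma,B),A'')$, both defined on the compact space $\Gamma\times\{0,1\}^2$. Since $[z,i]\in B'$ iff $z\in B$, and $[z,j]\in A''$ iff $z\in A$, both make the same identifications:
$$(z,i,j)\sim(z,i',j')\iff(i=i'\text{ or }z\in A)\text{ and }(j=j'\text{ or }z\in B).$$
So $[[z,i],j]\leftrightarrow[[z,j],i]$ is a homeomorphism of the two double doubles. Now $\hat f[[z,i],j]=[z,j]=d_{D(\Gamma,B),A''}[[z,j],i]$. So $\hat f$ is this homeomorphism followed by the fold $d_{D(\Gamma,B),A''}$, and hence is a fold along the tame set $A''$.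

**Step 3: an arbitrary fold.** Let $f=d\varphi$ with $d=d_{\Gamma,A}$. Then $f^{-1}(B)=\varphi^{-1}(d^{-1}(B))$ is a tame Cantor set, and $\hat f=\hat d\,D(\varphi)$ with $D(\varphi):D(\Gamma',f^{-1}(B))\to D(D(\Gamma,A),d^{-1}(B))$ a homeomorphism. So $\hat f$ is a fold.

**Step 4: induction on the number of folds.** Let $f=d_1\cdots d_n$ with $n\ge2$, and $f_1=d_2\cdots d_n$ with the factorization $\mathsf F_1$ given by this expression. As $A_1\subset Z(\mathsf F)$, we have $B\cap A_1=\emptyset$, so $B_1=d_1^{-1}(B)$ is a tame Cantor set and $\hat d_1$ is a fold by Step 3. Since $d_1(Z(\mathsf F_1))\subset Z(\mathsf F)$, we have $B_1\cap Z(\mathsf F_1)=\emptyset$. By induction $f^{-1}(B)=f_1^{-1}(B_1)$ is a tame Cantor set and $\hat f_1$ is a morphism, so $\hat f=\hat d_1\hat f_1$ is a morphism. $\square$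

## 7. The tower of Menger curves

Let $\Gamma_0=M$, $\Gamma_{i+1}=D(\Gamma_i,A_i)$, $q_i=d_{\Gamma_i,A_i}$, where $A_i\subset\Gamma_i$ are tame Cantor sets to be chosen. By Lemma 4.2 all $\Gamma_i$ are Menger curves. Let $p_{ij}$, $X=\varprojlim(\Gamma_i,q_i)$ and $p_i$ be as in Section 1, and $\rho_i=\rho_{\Gamma_i}$. Let $Z_{ij}$ be the set $Z(\cdot)$ of the factorization $p_{ij}=q_i\cdots q_{j-1}$ (the empty one if $i=j$).

Every tame Cantor set at every level should be used for gluing at some later level. There are only countably many steps, so we ask for this approximately; Lemma 5.2 will turn "approximately" into "up to a small homeomorphism".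

**(E)** For every $i$, every $e\in\mathcal T(\Gamma_i)$ and every $\varepsilon>0$ there are $j\ge i$ and $e'\in\mathcal T(\Gamma_i)$ with $\rho_i(e,e')<\varepsilon$, $e'(C)\cap Z_{ij}=\emptyset$ and $A_j=p_{ij}^{-1}(e'(C))$.

**The choice is possible.** When $\Gamma_i$ is constructed, choose a dense sequence $(e_{i,m})_{m\ge0}$ in the separable space $\mathcal T(\Gamma_i)$. List all triples $(i,m,n)$ with $i,m\ge0$, $n\ge1$, in order of increasing $i+m+n$, starting with stage $0$. A triple with sum $s$ comes after at least one triple for each of the sums $1,\dots,s-1$, so it is treated at a stage $j\ge s-1\ge i$. At the stage $j$ of the triple $(i,m,n)$, the set $Z_{ij}$ is closed and nowhere dense by (6.1). So Lemma 5.3 gives $e'\in\mathcal T(\Gamma_i)$ within $1/n$ of $e_{i,m}$ with $e'(C)\cap Z_{ij}=\emptyset$. Put $A_j=p_{ij}^{-1}(e'(C))$, which is a tame Cantor set by Lemma 6.1. Given $e,\varepsilon$ as in (E), look at a triple with $\rho_i(e,e_{i,m})<\varepsilon/2$ and $1/n<\varepsilon/2$.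

In the situation of (E), with $B=e'(C)$, we have $\Gamma_{j+1}=D(\Gamma_j,p_{ij}^{-1}(B))$, and Lemma 6.1 gives a morphism $\hat p_{ij}:\Gamma_{j+1}\to D(\Gamma_i,B)$ with
$$d_{\Gamma_i,B}\,\hat p_{ij}=p_{ij}q_j=p_{i,j+1}.\tag{7.1}$$
So $X$ maps onto the double of $\Gamma_i$ along $B$, compatibly with $p_i$: from far up the tower it looks as if the first fold over $\Gamma_i$ had been along $B$.

## 8. The limit contains circles and is indecomposable

**$X$ is a continuum of dimension at most $1$.** This is (L1) and (L4).

**$X$ contains a Menger curve.** Choose sections $s^i:\Gamma_i\to\Gamma_{i+1}$ of $q_i$. The map $\sigma(z)=(z,s^0z,s^1s^0z,\dots)$ from $M=\Gamma_0$ to $X$ is continuous with $p_0\sigma=\mathrm{id}$, hence an embedding.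

**A Menger curve contains a simple closed curve.** Let $\alpha\subset M$ be an arc from $a$ to $b$ and $x$ an interior point of $\alpha$. Since $M\setminus\{x\}$ is open and connected, it contains an arc $\beta$ from $a$ to $b$. The component of $\alpha\setminus\beta$ that contains $x$ is an open subarc of $\alpha$ with endpoints $u\ne v$ in $\beta$. Its closure meets $\beta$ exactly in $u,v$, and with the subarc of $\beta$ from $u$ to $v$ it forms a simple closed curve.

So $X$ contains a simple closed curve $S$, whence $\dim X=1$. Writing $S$ as the union of two arcs that meet in exactly two points, we see that $X$ is not unicoherent.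

**$X$ is indecomposable.** We check the hypothesis of Lemma 2.1. Let $W\subsetneq\Gamma_i$ be open and nonempty. By Lemma 5.1 there is $e\in\mathcal T(\Gamma_i)$ with $e(C)\subset W$. Apply (E) with $\varepsilon$ smaller than the distance from $e(C)$ to $\Gamma_i\setminus W$: there are $j\ge i$ and a tame Cantor set $B=e'(C)\subset W$ with $B\cap Z_{ij}=\emptyset$ and $A_j=p_{ij}^{-1}(B)$. Put $\pi=\hat p_{ij}\,p_{j+1}:X\to D(\Gamma_i,B)$. It is surjective, since morphisms and projections are, and $d_{\Gamma_i,B}\pi=p_{i,j+1}p_{j+1}=p_i$ by (7.1). So Lemma 2.1 applies, every proper subcontinuum of $X$ has empty interior, and $X$ is indecomposable.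

It remains to prove that $X$ is homogeneous.

## 9. Exact lifts fail; lifting through one fold with a small error

For $x,y\in X$ the natural attempt is this: take a homeomorphism $h_0$ of $\Gamma_0$ with $h_0(p_0(x))=p_0(y)$, lift it to a homeomorphism $h_1$ of $\Gamma_1$ with $q_0h_1=h_0q_0$, and so on. With translations this works for the solenoid. Here it stops at the first step. If $q_0h_1=h_0q_0$ with $h_0,h_1$ homeomorphisms, then $h_1$ maps $q_0^{-1}(z)$ bijectively onto $q_0^{-1}(h_0(z))$. These fibers have one point exactly over $A_0$, so $h_0(A_0)=A_0$. Hence exact lifts never move a point $x$ with $p_0(x)\in A_0$ to a point $y$ with $p_0(y)\notin A_0$, and both kinds of points exist.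

So we give up two things: maps between equal levels, and exact commutation. By (E) the fold along $A_0$ occurs again, up to small homeomorphisms, as a fold over other sets at higher levels. So a fold $d$ should have approximate "right inverses" that come from far up the tower. The next lemma says this, and also controls the image of one point; for that we use the swap.

**Lemma 9.1 (one fold).** Let $d:\Delta''\to\Delta'$ be a fold, $c\in\Delta''$, $\kappa'>0$. There is $\lambda>0$ such that for every morphism $g:\Gamma_j\to\Delta'$ ($j\ge0$ arbitrary), every $y\in X$ with $\rho_{\Delta'}(g(p_j(y)),d(c))<\lambda$ and every $\kappa>0$ there are $j'>j$ and a morphism $g'':\Gamma_{j'}\to\Delta''$ with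
$$\rho_{\Delta'}(dg'',\,g\,p_{jj'})<\kappa,\qquad\rho_{\Delta''}(g''(p_{j'}(y)),c)<\kappa'.$$

Here $\lambda$ depends only on $d,c,\kappa'$, and not on $g$ or $\kappa$; this is what allows us to iterate.

*Proof.* Let $d=d_{\Delta',A}\varphi$ with $A$ tame and $\varphi:\Delta''\to D(\Delta',A)$ a homeomorphism. Write $\varphi(c)=[z,j_0]=s_{j_0}(z)$, so $z=d(c)$. Since $\varphi^{-1}s_{j_0}$ is continuous and maps $z$ to $c$, we can choose $\lambda>0$ such that
$$\rho_{\Delta'}(z',z)<2\lambda\ \Longrightarrow\ \rho_{\Delta''}(\varphi^{-1}s_{j_0}(z'),c)<\kappa'.\tag{9.1}$$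
Let $g,y,\kappa$ be given, fix a factorization $\mathsf G$ of $g$, and put $\mu=\min(\kappa,\lambda)$.

**Step 1: move $A$ off $Z(\mathsf G)$, so that it can be pulled back by $g$.** Let $e\in\mathcal T(\Delta')$ have image $A$, and let $\delta$ be given by Lemma 5.2 for $e$ and $\mu/2$. By (6.1) and Lemma 5.3 there is $e'\in\mathcal T(\Delta')$ with $\rho_{\Delta'}(e,e')<\delta$ whose image $B$ misses $Z(\mathsf G)$. Then $e'=h_0e$ with $\rho_{\Delta'}(h_0,\mathrm{id})<\mu/2$. Put $\psi=h_0^{-1}$. So $\psi(B)=A$ and $\rho_{\Delta'}(\psi,\mathrm{id})<\mu/2$.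

**Step 2: find $g^{-1}(B)$ in the tower, up to a small homeomorphism.** By Lemma 6.1, $g^{-1}(B)$ is a tame Cantor set in $\Gamma_j$; let $e_0\in\mathcal T(\Gamma_j)$ have this image. By uniform continuity of $g$ there is $\eta'>0$ such that $\rho_j(h,\mathrm{id})=\rho_j(h^{-1},\mathrm{id})<\eta'$ implies $\rho_{\Delta'}(gh^{-1},g)<\mu/2$. Take the $\delta'$ of Lemma 5.2 for $e_0$ and $\eta'$, and apply (E) to $e_0$ and $\delta'$. This gives $m\ge j$ and $e_1\in\mathcal T(\Gamma_j)$ such that $E=e_1(C)$ satisfies $E\cap Z_{jm}=\emptyset$ and $A_m=p_{jm}^{-1}(E)$, and a homeomorphism $h$ of $\Gamma_j$ with $he_0=e_1$ and $\rho_{\Delta'}(gh^{-1},g)<\mu/2$. In particular $h(g^{-1}(B))=E$.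

**Step 3: compose.** Let $j'=m+1$ and let $g_*$ be the composition of morphisms
$$\Gamma_{m+1}\xrightarrow{\ \hat p_{jm}\ }D(\Gamma_j,E)\xrightarrow{\,D(h^{-1})\,}D(\Gamma_j,g^{-1}(B))\xrightarrow{\ \hat g\ }D(\Delta',B)\xrightarrow{\,D(\psi)\,}D(\Delta',A).$$
We move the fold map from left to right, using (2.1), Lemma 6.1, (2.1) and (7.1):
$$d_{\Delta',A}\,g_*=\psi\,d_{\Delta',B}\,\hat g\,D(h^{-1})\,\hat p_{jm}=\psi g\,d_{\Gamma_j,g^{-1}(B)}D(h^{-1})\,\hat p_{jm}=\psi gh^{-1}d_{\Gamma_j,E}\,\hat p_{jm}=\psi gh^{-1}p_{jj'}.$$
Hence $\rho_{\Delta'}(d_{\Delta',A}g_*,gp_{jj'})\le\rho_{\Delta'}(\psi,\mathrm{id})+\rho_{\Delta'}(gh^{-1},g)<\mu\le\kappa$.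

**Step 4: correct the sheet.** Let $z'=d_{\Delta',A}g_*(p_{j'}(y))$. By Step 3 and the hypothesis on $y$, $\rho_{\Delta'}(z',z)<\mu+\lambda\le2\lambda$. The point $g_*(p_{j'}(y))$ is $[z',0]$ or $[z',1]$. Let $g^\circ=g_*$ or $g^\circ=\tau g_*$ be such that $g^\circ(p_{j'}(y))=[z',j_0]=s_{j_0}(z')$, and put $g''=\varphi^{-1}g^\circ$. This is a morphism. Since $d_{\Delta',A}\tau=d_{\Delta',A}$, we have $dg''=d_{\Delta',A}g^\circ=d_{\Delta',A}g_*$, which gives the first estimate. The second is (9.1). $\square$

## 10. Approximate right inverses of a morphism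

We now iterate Lemma 9.1 through all folds of a morphism $f:\Delta\to\Gamma_i$. The result: $f$ has approximate right inverses $g$ (that is, $fg\approx p_{ij}$) that also respect one prescribed pair of points. The tolerance $\delta$ for the points depends only on $i$ and $\eta$, and *not on $f$*.

**Proposition 10.1.** For every $i$ and $\eta>0$ there is $\delta=\delta(i,\eta)\in(0,\eta]$ such that: if $f:\Delta\to\Gamma_i$ is a morphism, $c\in\Delta$, $y\in X$, $\rho_i(f(c),p_i(y))<\delta$, $\varepsilon>0$ and $i'\ge i$, then there are $j\ge i'$ and a morphism $g:\Gamma_j\to\Delta$ with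
$$\rho_i(fg,p_{ij})<\eta,\qquad\rho_\Delta(g(p_j(y)),c)<\varepsilon.$$

*Proof.*

**Step 1: make the two points agree at level $i$.** By (3.1) choose $\delta\le\eta$ such that $\rho_i(a,b)<\delta$ implies $\theta(a)=b$ for some homeomorphism $\theta$ of $\Gamma_i$ with $\rho_i(\theta,\mathrm{id})<\eta/2$. Given the data, take such a $\theta$ with $\theta(p_i(y))=f(c)$.

**Step 2: $f$ a homeomorphism.** Put $j=i'$ and $g=f^{-1}\theta p_{ii'}$. Then $fg=\theta p_{ii'}$ is within $\eta/2$ of $p_{ii'}$, and $g(p_{i'}(y))=f^{-1}\theta(p_i(y))=c$.

**Step 3: $f$ a composition of folds; set the tolerances from the top down.** Let $f=d_1\cdots d_n$ with folds $d_l:\Delta_l\to\Delta_{l-1}$, $\Delta_0=\Gamma_i$, $\Delta_n=\Delta$. Let $f_0=\mathrm{id}$, $f_l=d_1\cdots d_l$, $c_n=c$ and $c_{l-1}=d_l(c_l)$, so $c_0=f(c)$. Put $\kappa'_n=\varepsilon$ and, for $l=n,\dots,1$, let $\kappa'_{l-1}$ be the number $\lambda$ that Lemma 9.1 gives for $(d_l,c_l,\kappa'_l)$.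

**Step 4: climb.** Start with $j_0=i$ and $g_0=\theta:\Gamma_i\to\Delta_0$; then $g_0(p_i(y))=c_0$. Suppose that $g_{l-1}:\Gamma_{j_{l-1}}\to\Delta_{l-1}$ satisfies $\rho_{\Delta_{l-1}}(g_{l-1}(p_{j_{l-1}}(y)),c_{l-1})<\kappa'_{l-1}$. Lemma 9.1, with $\kappa$ small enough for the uniform continuity of $f_{l-1}$, gives $j_l>j_{l-1}$ and a morphism $g_l:\Gamma_{j_l}\to\Delta_l$ with $\rho_{\Delta_l}(g_l(p_{j_l}(y)),c_l)<\kappa'_l$ and
$$\rho_i\big(f_{l-1}d_lg_l,\ f_{l-1}g_{l-1}p_{j_{l-1}j_l}\big)<\frac{\eta}{2n}.$$
Here $f_{l-1}d_l=f_l$. Composing with $p_{j_lj_n}$ and summing over $l=1,\dots,n$ we get $\rho_i(fg_n,\theta p_{ij_n})<\eta/2$, hence $\rho_i(fg_n,p_{ij_n})<\eta$.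

**Step 5: reach level $i'$.** Let $j=\max(i',j_n)$ and $g=g_np_{j_nj}$. Then $fg=fg_np_{j_nj}$ is within less than $\eta$ of $p_{ij_n}p_{j_nj}=p_{ij}$, and $g(p_j(y))=g_n(p_{j_n}(y))$ is within less than $\kappa'_n=\varepsilon$ of $c$. $\square$

Fix a function $\delta(i,\eta)$ as in the proposition.

## 11. A ladder of approximate inverses, and homogeneity

We now choose morphisms $g_1,g_2,\dots$, each an approximate right inverse of the one before:
$$\Gamma_{m_0}\xleftarrow{\ g_1\ }\Gamma_{m_1}\xleftarrow{\ g_2\ }\Gamma_{m_2}\xleftarrow{\ g_3\ }\cdots,\qquad g_ng_{n+1}\approx p_{m_{n-1}m_{n+1}}.$$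
The even levels form one copy of the tower and the odd levels another. The maps $g_n$ go back and forth between the copies and give two maps $X\to X$ that are inverse to each other.

**Theorem 11.1.** $X$ is homogeneous.

*Proof.* Let $x,y\in X$. Put $w_n=x$ for even $n$ and $w_n=y$ for odd $n$. We construct $0=m_0<m_1<\cdots$, morphisms $g_n:\Gamma_{m_n}\to\Gamma_{m_{n-1}}$ ($n\ge1$) and $\eta_n>0$ ($n\ge0$) such that, with $P_{ab}=p_{m_am_b}$ and $P_a=p_{m_a}$:

1. $\rho_{m_{n-1}}(g_ng_{n+1},P_{n-1,n+1})<\eta_{n-1}$ for $n\ge1$;
2. $\rho_{m_{n-1}}\big(g_n(P_n(w_n)),P_{n-1}(w_{n-1})\big)<\delta(m_{n-1},\eta_{n-1})\le\eta_{n-1}$ for $n\ge1$;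
3. every map in $\mathcal F_n$ sends points at distance less than $\eta_n$ to points at distance less than $2^{-n}$.

Here $\mathcal F_n$ is the set of all maps $\Gamma_{m_n}\to\Gamma_{m_s}$, $s\le n$, that are compositions of maps from $\{g_1,\dots,g_n\}\cup\{P_{ab}:a\le b\le n,\ a\equiv b\bmod2\}$, including the identity. This set is finite, because each $g_k$ and each $P_{ab}$ with $a<b$ lowers the level. So an $\eta_n$ as in (3) exists once $g_1,\dots,g_n$ are known.

**Step 1: the construction.** Choose $\eta_0$ by (3). Let $m_1=1$ and $g_1=\theta p_{01}$ with $\theta$ a homeomorphism of $\Gamma_0$ such that $\theta(p_0(w_1))=p_0(w_0)$, which exists because $M$ is homogeneous. Then $g_1(P_1(w_1))=P_0(w_0)$, so (2) holds for $n=1$. Given everything up to $g_n$ ($n\ge1$), choose $\eta_n$ by (3). Apply Proposition 10.1 with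
$$i=m_{n-1},\quad\eta=\eta_{n-1},\quad f=g_n,\quad c=P_n(w_n),\quad\varepsilon=\delta(m_n,\eta_n),\quad i'=m_n+1,$$
and with the point $w_{n+1}=w_{n-1}$ in the role of $y$. The hypothesis $\rho_i(f(c),p_i(w_{n-1}))<\delta(i,\eta)$ is (2) for $n$. We get $m_{n+1}\ge m_n+1$ and $g_{n+1}:\Gamma_{m_{n+1}}\to\Gamma_{m_n}$ with (1) for $n$ and (2) for $n+1$.

**Step 2: the basic estimate.** Its purpose is to compare two successive approximations of the limit maps. For $F\in\mathcal F_n$,
$$F\,g_{n+1}P_{n+1}\quad\text{and}\quad F\,P_{n,n+2}\,g_{n+3}P_{n+3}\quad\text{differ by at most }2^{-n}+2^{-n-1}<2^{1-n}.\tag{11.1}$$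
By (1), $\rho_{m_n}(P_{n,n+2},g_{n+1}g_{n+2})<\eta_n$. So by (3), replacing $P_{n,n+2}$ by $g_{n+1}g_{n+2}$ in the second map costs at most $2^{-n}$ and gives $Fg_{n+1}\,g_{n+2}g_{n+3}\,P_{n+3}$. By (1), $\rho_{m_{n+1}}(g_{n+2}g_{n+3},P_{n+1,n+3})<\eta_{n+1}$, and $Fg_{n+1}\in\mathcal F_{n+1}$. So replacing $g_{n+2}g_{n+3}$ by $P_{n+1,n+3}$ costs at most $2^{-n-1}$ and gives $Fg_{n+1}P_{n+1,n+3}P_{n+3}=Fg_{n+1}P_{n+1}$.

**Step 3: the limit maps.** Fix $r$. For $n\ge r$ with $n\equiv r\bmod2$ consider the maps $P_{rn}\,g_{n+1}P_{n+1}:X\to\Gamma_{m_r}$. By (11.1) with $F=P_{rn}$, the terms for $n$ and $n+2$ differ by less than $2^{1-n}$. So the sequence converges uniformly to a continuous map $\phi_r$. For $r\le r'$ with $r\equiv r'\bmod2$,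
$$P_{rr'}\phi_{r'}=\lim_nP_{rr'}P_{r'n}\,g_{n+1}P_{n+1}=\phi_r.$$
The even-indexed and the odd-indexed $m_r$ are both cofinal, so by (L3) there are continuous maps $H,K:X\to X$ with $P_rH=\phi_r$ for even $r$ and $P_rK=\phi_r$ for odd $r$.

**Step 4: $HK=\mathrm{id}$ and $KH=\mathrm{id}$.** We treat both at once. Let $(\Phi,\Psi)=(H,K)$ and "parity" mean even, or $(\Phi,\Psi)=(K,H)$ and "parity" mean odd. So $P_r\Phi=\phi_r$ for $r$ of the parity, and $P_r\Psi=\phi_r$ for $r$ of the opposite parity. Let $r\le n$ both be of the parity, and put $F=P_{rn}g_{n+1}\in\mathcal F_{n+1}$. Since $n+1$ is of the opposite parity,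
$$F\,P_{n+1}\Psi=F\phi_{n+1}=\lim_{l}F\,P_{n+1,l}\,g_{l+1}P_{l+1}\qquad(l=n+1,n+3,n+5,\dots).$$
By (11.1) with $FP_{n+1,l}\in\mathcal F_l$, the terms with indices $l$ and $l+2$ differ by less than $2^{1-l}$. Hence $FP_{n+1}\Psi$ is within
$$\sum_{l=n+1,n+3,\dots}2^{1-l}=\tfrac43\,2^{-n}<2^{1-n}$$
of the term with $l=n+1$, which is $P_{rn}\,g_{n+1}g_{n+2}P_{n+2}$. By (1) and (3) that term is within $2^{-n}$ of $P_{rn}P_{n,n+2}P_{n+2}=P_r$. So $P_{rn}g_{n+1}P_{n+1}\Psi$ is within $2^{1-n}+2^{-n}$ of $P_r$. Letting $n\to\infty$ along the parity,
$$P_r\Phi\Psi=\phi_r\Psi=\lim_nP_{rn}\,g_{n+1}P_{n+1}\Psi=P_r.$$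
This holds for all $r$ of the parity, so $\Phi\Psi=\mathrm{id}$. Hence $HK=KH=\mathrm{id}$, and $H$ is a homeomorphism.

**Step 5: $H(y)=x$.** Let $r$ be even. Then $P_rH(y)=\lim P_{rn}\,g_{n+1}(P_{n+1}(y))$ over even $n\ge r$, and here $w_{n+1}=y$, $w_n=x$. By (2) for $n+1$, the point $g_{n+1}(P_{n+1}(w_{n+1}))$ is at distance less than $\eta_n$ from $P_n(w_n)$. By (3), the $n$th term is within $2^{-n}$ of $P_{rn}(P_n(w_n))=P_r(x)$. So $P_rH(y)=P_r(x)$ for all even $r$, and $H(y)=x$. $\square$

Theorem 11.1 and Section 8 together prove Theorem A. So an indecomposable homogeneous continuum need not be unicoherent.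

## 12. Which compacta are intersections of two subcontinua of $X$

The sections of the folds give more than one circle.

**Theorem B.** The continuum $X$ above has the following properties.

(a) Every point of $X$ lies in a Menger curve $M_x\subset X$ which is a retract of $X$. So every compact metrizable space of dimension $\le1$ embeds in $X$, and through every point of $X$ there passes a simple closed curve.

(b) A compact metrizable space $K$ is homeomorphic to $A\cap B$ for some subcontinua $A,B$ of $X$ if and only if $\dim K\le1$. (So $A\cap B$ may have any finite number of components, or be a Cantor set, or any compactum of dimension $\le1$; the dimension bound is sharp.)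

*Proof.*

**(a): sections through a given point.** Let $x\in X$. The point $p_{i+1}(x)$ lies over $p_i(x)$, so it is $[p_i(x),j_i]$ for some $j_i\in\{0,1\}$. Let $s^i=s_{j_i}$, so $s^i(p_i(x))=p_{i+1}(x)$. Then $\sigma_x(z)=(z,s^0z,s^1s^0z,\dots)$ is an embedding of $\Gamma_0=M$ into $X$ with $p_0\sigma_x=\mathrm{id}$ and $\sigma_x(p_0(x))=x$. So $M_x=\sigma_x(M)$ contains $x$ and is a retract of $X$ via $\sigma_xp_0$. The embedding statement follows from (F1′). Since $M$ is homogeneous and contains a simple closed curve, there is one through each point of $M_x$.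

**(b), "only if": dimension.** $A\cap B$ is a closed subset of $X$, and $\dim X=1$.

**(b), "if": glue two Menger curves along $K$.** For $K=\emptyset$ take two distinct one-point subcontinua. For $K\ne\emptyset$ with $\dim K\le1$, embed $K$ in $M$ by (F1′) and let $Y=D(M,K)$, two copies of $M$ glued along $K$. $Y$ is a continuum, and it is one-dimensional as a union of two closed one-dimensional sets. By (a), $Y$ embeds in $X$. The images $A,B$ of the two copies of $M$ are subcontinua of $X$, and $A\cap B$ is homeomorphic to $K$. $\square$
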